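# Quotients that do not compose: a Bezout monoid that no ring realizes

All rings are commutative with identity. The notation $[X]^n$ means the set of $n$-element subsets of $X$, and $[X]^{<\omega}$ the set of its finite subsets. We also write $[4]=\{1,2,3,4\}$, and abbreviate $\{1,3,4\}$ to $134$, and so on.

## 1. Divisibility in $\mathbb Z/12$

Take $R=\mathbb Z/12$ and forget everything about it except which elements divide which. Elements that divide each other generate the same ideal, so we list principal ideals by a generator. The units $1,5,7,11$ generate $R$, the elements $2,10$ generate $2R$, the elements $3,9$ generate $3R$, and $4,8$ generate $4R$. Then there are $6R$ and $0R$. So there are six classes $1,2,3,4,6,0$. They multiply by $aR\cdot bR=abR$: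
$$2\cdot 2=4,\quad 2\cdot3=6,\quad 2\cdot 4=4,\quad 2\cdot 6=0,\quad 3\cdot 3=3,\quad 3\cdot 4=0,\quad 3\cdot 6=6,\quad 4\cdot 4=4,\quad 4\cdot 6=0,\quad 6\cdot 6=0 .$$
Here, for instance, $2\cdot4=8$ generates $4R$, and $3\cdot 3=9$ generates $3R$.

Order the classes by divisibility: $a\le b$ means that $a$ divides $b$. The class $1$ is the least element and $0$ is the greatest, since everything divides $0$. The Chinese remainder theorem $\mathbb Z/12\cong\mathbb Z/4\times\mathbb Z/3$ gives each class two coordinates,
$$1=(1,1),\quad 2=(2,1),\quad 3=(1,0),\quad 4=(0,1),\quad 6=(2,0),\quad 0=(0,0),$$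
the first in the chain $1<2<0$, the second in the chain $1<0$. Order and multiplication are coordinatewise. So the six classes form a distributive lattice, and multiplication, being monotone on each chain, distributes over $\wedge$ and $\vee$.

Division is subtler, because there are zero divisors. Take $x=4$ and $y=6$. Their meet is $d=x\wedge y=(2,1)=2$. The equation $d\,x_1=x$ has two solutions, $x_1=2$ and $x_1=4$. The equation $d\,y_1=y$ has only the solution $y_1=3$. In both cases $x_1\wedge y_1=1$: for every cofactor of $x$ there is a cofactor of $y$ coprime to it. This happens for all $x,y$ here. It is enough to check each chain. If $d=y$, take $y_1=1$. If $d=x\ne 0$, then $x_1=1$ is the only solution of $xx_1=x$ (on the chain $1<2<0$ note $2\cdot2=0$), and any $y_1$ with $xy_1=y$ will do.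

**Definition 1.1.** The *divisibility monoid* of a ring $R$ is the set of principal ideals $\{aR:a\in R\}$ with $aR\cdot bR=abR$. Its identity is $R$ and its zero is $0R$. Its natural order is $aR\le bR\iff bR\subseteq aR$, that is, $a$ divides $b$.

**Definition 1.2.** A *Bezout monoid* is a commutative monoid $S$ with $0$ such that, under the natural partial order $a\le b\iff bS\subseteq aS$,

* (B1) $S$ is a distributive lattice;
* (B2) multiplication is distributive over both meets and joins;
* (B3) for any $x,y\in S$, if $d=x\wedge y$ and $dx_1=x$, then there is $y_1\in S$ with $dy_1=y$ and $x_1\wedge y_1=1$.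

A *Bezout ring* is a ring whose finitely generated ideals are principal.

We have just checked that the divisibility monoid of $\mathbb Z/12$ is a Bezout monoid. Now reverse the direction. Given a Bezout monoid, can we find a ring behind it? The paper "Divisibility theory in commutative rings: Bezout monoids" (doi:10.1090/s0002-9947-2012-05424-9) states as still open whether Bezout monoids describe divisibility in Bezout rings. One natural reading, which is an interpretation and not that paper's own formulation, is this: *is every Bezout monoid isomorphic to the divisibility monoid of some Bezout ring?* Call a Bezout monoid *realizable* if it is isomorphic to the divisibility monoid of a Bezout ring.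

In this sense the answer is no. There is a Bezout monoid of cardinality $\aleph_3$ that is not isomorphic to the divisibility monoid of any Bezout ring, and in fact not of any commutative ring. Everything below is in ZFC.

## 2. Chains, valuation domains, finite products

The building blocks will be chains. Let $\Gamma$ be a totally ordered abelian group, written multiplicatively, let $\Gamma^+=\{\gamma\ge 1\}$ and $\Gamma^+_0=\Gamma^+\cup\{0\}$. Since $a$ divides $b$ in $\Gamma^+$ exactly when $b/a\ge1$, the natural order of $\Gamma_0^+$ is the order of $\Gamma^+$ with $0$ added as greatest element, and $1$ is the least.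

**Lemma 2.1.** $\Gamma_0^+$ is a Bezout monoid. Monoid homomorphisms between such chains preserve $\wedge$ and $\vee$.

*Proof.* It is a chain with monotone multiplication, so (B1) and (B2) hold. For (B3) let $d=x\wedge y$ and $dx_1=x$. If $d=x\neq0$, then $xx_1=x$ forces $x_1=1$ by cancellation, and any $y_1$ with $xy_1=y$ works; one exists since $x\le y$. If $d=y$, which includes the case $x=y=0$, take $y_1=1$. Finally, a monoid homomorphism preserves divisibility, hence the order, and on a chain $\wedge$ and $\vee$ are minimum and maximum. $\square$

Recall that a valuation domain is a domain in which, of any two elements, one divides the other. We need three kinds of chains, and each is a divisibility monoid.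

* $\{1,0\}$ belongs to any field.
* $\{r^m:m\ge0\}\cup\{0\}$ belongs to $k[r]_{(r)}$ for any field $k$: each nonzero element is a unit times a unique $r^m$.
* $(\mathbb Z\times_{lex}\mathbb Z)^+_0=\{r^mh^n: m>0,\,n\in\mathbb Z\ \text{or}\ m=0,\,n\ge0\}\cup\{0\}$ belongs to
$$V=\mathbb Q[h]_{(h)}+r\,\mathbb Q(h)[r]_{(r)},$$
the ring of those elements of $\mathbb Q(h)[r]_{(r)}$ whose residue modulo $r$ lies in $\mathbb Q[h]_{(h)}$.

To see the third, let $x\in \mathbb Q(h)[r]_{(r)}$ be nonzero. Write $x=r^mu$ with $u$ a unit of $\mathbb Q(h)[r]_{(r)}$. The residue of $u$ is $h^nw$ with $n\in\mathbb Z$ and $w$ a unit of $\mathbb Q[h]_{(h)}$. Then $x=r^mh^n\cdot(uh^{-n})$, and $uh^{-n}$ has residue $w$, so it and its inverse lie in $V$. So $x$ lies in $V$ exactly when $m>0$, or $m=0$ and $n\ge0$. Every nonzero element of $V$ is uniquely a unit of $V$ times $r^mh^n$ with $(m,n)\ge_{lex}0$; in particular $V$ is a valuation domain. In $V$ the element $h$ is not a unit, but it divides every $r h^{-n}$: it is infinitely small compared with $r$.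

For a finite product of rings, a principal ideal is a product of principal ideals, and a finitely generated ideal is a product of finitely generated ideals. So the divisibility monoid of $R_1\times\dots\times R_n$ is the product of the divisibility monoids, and a finite product of Bezout rings is Bezout. Hence every finite product of chains from the list above is realizable. A counterexample has to be something else.

## 3. The defect of a composite quotient

What does the monoid forget? Addition, almost entirely. For a ring $R$ write $[x]$ for the class of $xR$. Then $[xy]=[x][y]$, $[-x]=[x]$, and $[x]\le[y]$ iff $x\mid y$. If the divisibility monoid is a lattice, one trace of addition remains: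
$$[x+y]\ \ge\ [x]\wedge[y]. \qquad\text{(1)}$$
Indeed the meet is the class $[z]$ of some $z\in R$, and $z$ divides $x$ and $y$, hence $x+y$.

To find an obstruction we need an identity in rings that involves addition and whose terms are controlled by divisibility. Return to $\mathbb Z/12$, and to the chain of divisions $2\mid 4\mid 8\mid 4$; call these elements $r_1,r_2,r_3,r_4$. For $i<j$ choose a quotient $h_{ij}$ with $r_ih_{ij}=r_j$. The quotients are not unique, so we may choose
$$h_{12}=2,\quad h_{23}=2,\quad h_{34}=2,\quad h_{13}=10,\quad h_{24}=1,\quad h_{14}=2 .$$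
Quotients do not compose. Define the defect $m_{ijk}=h_{ij}h_{jk}-h_{ik}$. Here
$$m_{123}=6,\qquad m_{124}=0,\qquad m_{234}=3,\qquad m_{134}=6.$$
Two things are visible. First, $r_im_{ijk}=r_k-r_k=0$ always: the defect is killed by the smallest element, as in $2\cdot 6=0$ and $4\cdot3=0$. Secondly, the four defects satisfy
$$m_{ijk}h_{kl}+m_{ikl}\;=\;h_{ij}h_{jk}h_{kl}-h_{il}\;=\;h_{ij}m_{jkl}+m_{ijl}. \qquad\text{(2)}$$
Both equalities follow by expanding: on the left $h_{ik}h_{kl}$ cancels, on the right $h_{ij}h_{jl}$ cancels. In the example both sides are $6$.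

So (2) says that if $m_{123}$, $m_{124}$ and $m_{234}$ vanish, so does $m_{134}$. Divisibility can force a defect to vanish: if $r_i$ can be cancelled, then $m_{ijk}=0$. Divisibility can also force a defect *not* to vanish: if $h_{ik}$ and $h_{kl}$ are units and $h_{il}$ is not a unit, then, in a local ring, $m_{ikl}$ is a unit. We would like to force three defects to be $0$ and the fourth to be a unit, and contradict (2).

These demands cannot be made in one and the same valuation domain: if $r_1\ne 0$ there, then $r_1m_{134}=0$ makes $m_{134}$ vanish too. They have to be made in different places and then carried to a common place. The next section builds chains, and maps between them, that do this.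

## 4. A diagram of chains that no diagram of rings lifts

For each $\sigma\subseteq[4]$ define a chain $D_\sigma$ of the type in Section 2. The triples $123,124,234$ are called *good*, and $134$ is called *bad*.

* $D_\emptyset=D_{[4]}=\{1,0\}$.
* $D_{\{t\}}=\{r_t^m:m\ge0\}\cup\{0\}$.
* $D_{\{t<u\}}=\{r^mh^n: m>0,n\in\mathbb Z\ \text{or}\ m=0,n\ge0\}\cup\{0\}=(\mathbb Z\times_{lex}\mathbb Z)_0^+$.
* $D_T=\{\rho^m:m\ge0\}\cup\{0\}$ for each good triple $T$.
* $D_{134}=\{\theta^n:n\ge0\}\cup\{0\}$ for the bad triple.

The maps are monoid homomorphisms preserving $0$ and $1$.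

* $D_\emptyset\to D_\sigma$ is the only such map.
* For $t<u$: $D_{\{t\}}\to D_{\{t,u\}}$ sends $r_t\mapsto r$, and $D_{\{u\}}\to D_{\{t,u\}}$ sends $r_u\mapsto rh$.
* Pair to good triple: $r^mh^n\mapsto\rho^m$.
* $D_{13}\to D_{134}$ and $D_{34}\to D_{134}$: $h^n\mapsto1$, and $r^mh^n\mapsto 0$ if $m>0$.
* $D_{14}\to D_{134}$: $h^n\mapsto\theta^n$, and $r^mh^n\mapsto0$ if $m>0$.
* Good triple to $[4]$: $\rho^m\mapsto0$ for $m\ge1$. Bad triple to $[4]$: $\theta^n\mapsto1$.

Read the picture as follows. Over a pair, $r_t$ divides $r_u$ with quotient $h$. Over a good triple $r_t$ survives and can be cancelled, so the defect will vanish. Over the bad triple the $r$'s have become $0$, the quotients for $13$ and $34$ have become units, and the quotient for $14$ has not, so the defect will be a unit. Over $[4]$ both kinds of information meet.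

**Commutativity.** We check that composites do not depend on the path, so that the remaining maps can be defined as composites. A good triple receives every $r_t$ as $\rho$, because both $r$ and $rh$ go to $\rho$. The bad triple receives every $r_t$ as $0$. A pair goes to $[4]$ by
$$r^mh^n\mapsto 1\ \text{ if } m=0,\qquad r^mh^n\mapsto0\ \text{ if } m>0 .$$
Through a good triple this is $r^mh^n\mapsto\rho^m\mapsto 1$ or $0$. Through the bad triple $h^n\mapsto 1\mapsto1$, or $h^n\mapsto\theta^n\mapsto1$ for the pair $14$, and $m>0$ gives $0$. Consequently $r_t\mapsto0$ in $D_{[4]}$ on every path. So we have a commutative diagram, and by Lemma 2.1 all its maps preserve $\cdot,\wedge,\vee,0,1$. Write $\varphi$ for any map of the diagram.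

**Proposition 4.1.** There is no commutative diagram of rings $V_\sigma$ $(\sigma\subseteq[4])$ with identifications of the divisibility monoid of $V_\sigma$ with $D_\sigma$ such that the ring maps $\psi$ satisfy $[\psi(x)]=\varphi([x])$.

*Proof.* Choose $\hat r_t\in V_{\{t\}}$ with class $r_t$, and use the same name for its images. In $V_{\{t<u\}}$ we have $[\hat r_t]=r\le rh=[\hat r_u]$, so choose $h_{tu}$ with $\hat r_th_{tu}=\hat r_u$. Then $r[h_{tu}]=rh$, so $[h_{tu}]=h$. For a triple $t<u<w$ form $m_{tuw}=h_{tu}h_{uw}-h_{tw}$ in its ring; it satisfies $\hat r_tm_{tuw}=0$.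

If the triple is good, then $\rho[m_{tuw}]=0$ in $D_T$, so $[m_{tuw}]=0$ and $m_{tuw}=0$. In $V_{134}$ we have $[h_{13}]=[h_{34}]=1$ and $[h_{14}]=\theta$. From $h_{13}h_{34}=m_{134}+h_{14}$ and (1) we get $1\ge[m_{134}]\wedge\theta$. As $1$ is the least element of a chain and $\theta\ne1$, $[m_{134}]=1$. Now map everything to $V_{[4]}$. There $m_{123}=m_{124}=m_{234}=0$ and $[m_{134}]=\varphi(1)=1\ne0$. But (2) gives $m_{134}=h_{12}m_{234}+m_{124}-m_{123}h_{34}=0$, a contradiction. $\square$

So a *diagram* of rings is impossible. We need a single *monoid* for which a single ring is impossible. The sensible first attempt is to put the chains together in one product $\prod_\sigma D_\sigma$. This loses the maps: by Section 2 the product is realized by a product of valuation domains, with no ring maps between the factors. We must tie the coordinates together so strongly that the elements $\hat r_t$ and $h_{tu}$ of an unknown ring are forced to respect the maps $\varphi$.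

## 5. The monoid $S_I$

Let $I$ be a linearly ordered set. We spread copies of the diagram over all subsets of $I$ with at most four elements, and tie the coordinates by finite supports.

**Definition 5.1.** A *place* is a pair $p=(J_p,\tau_p)$ with $J_p\subseteq I$, $|J_p|\le4$, and $\tau_p:J_p\to[4]$ an order-preserving injection. Let $X=X_I$ be the set of places, and put $\sigma_p=\tau_p(J_p)$ and $D_p=D_{\sigma_p}$. For $A\subseteq I$ let $p|_A=(J_p\cap A,\tau_p|_{J_p\cap A})$. Write $q\sqsubseteq p$ if $J_q\subseteq J_p$ and $q=p|_{J_q}$, and then let $\varphi_{qp}:D_q\to D_p$ be the diagram map. For finite $A$ let $P_A=\{p:J_p\subseteq A\}$, a finite set.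

If $I=\{i\}$, there are five places: the empty one, and $(\{i\},i\mapsto t)$ for $t=1,2,3,4$. If $I=\{i<j\}$, there are $1+4+4+6=15$.

**Definition 5.2.** A finite $A\subseteq I$ *supports* $s\in\prod_{p\in X}D_p$ if $s(p)=\varphi_{p|_A,p}(s(p|_A))$ for all $p$. Let $S=S_I$ be the set of all $s$ that have a finite support, with pointwise operations.

So an element with support $A$ looks at the part of $p$ inside $A$, decides there, and transports its decision to $p$ by the diagram. The constants $0$ and $1$ are supported by $\emptyset$. Here are the elements that matter.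

* For $i\in I$ let $r_i(p)$ be the image in $D_p$ of the generator $r_{\tau_p(i)}\in D_{\{\tau_p(i)\}}$ if $i\in J_p$, and $0$ otherwise. It is supported by $\{i\}$.
* For $i<j$ let $e_{ij}(p)=1$ if $i,j\in J_p$, and $0$ otherwise. It is an idempotent supported by $\{i,j\}$, because the $\varphi$ preserve $0$ and $1$.

For $I=\{i<j\}$, the element $e_{ij}$ is $1$ at the six two-element places and $0$ at the other nine; at a two-element place $r_i$ is $r$ and $r_j$ is $rh$. In general
$$r_i\le e_{ij}r_j\quad\text{pointwise, for } i<j: \qquad\text{(3)}$$
if $i,j\in J_p$, this is the image of $r\mid rh$ from $D_{\{\tau_p(i),\tau_p(j)\}}$, and elsewhere the right side is $0$, the greatest element. Lemma 5.4 will show that pointwise divisibility is divisibility in $S$.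

**Lemma 5.3.** (a) If $A$ supports $s$ and $A\subseteq B$ with $B$ finite, then $B$ supports $s$. (b) Every family $(s(p))_{p\in P_A}$ with $s(p)\in D_p$ extends uniquely to an element of $S$ supported by $A$. So the set $S^A$ of elements supported by $A$ is isomorphic to $\prod_{p\in P_A}D_p$. (c) $S$ is closed under pointwise $\cdot,\wedge,\vee$. (d) If $I$ is infinite, $|S_I|=|I|$. If $I$ is finite and nonempty, $|S_I|=\aleph_0$; and $S_\emptyset=\{0,1\}$.

*Proof.* (a) We have $(p|_B)|_A=p|_A$, so $s(p|_B)=\varphi_{p|_A,p|_B}(s(p|_A))$. Applying $\varphi_{p|_B,p}$ gives $\varphi_{p|_A,p}(s(p|_A))=s(p)$.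

(b) The only possible extension is $s(p)=\varphi_{p|_A,p}(s(p|_A))$. It agrees with the given family on $P_A$, where $p|_A=p$, and it is supported by $A$. The restriction $S^A\to\prod_{P_A}D_p$ respects the pointwise operations.

(c) If $A,B$ support $s,t$, then $A\cup B$ supports both, by (a), and so supports $st$, $s\wedge t$ and $s\vee t$, since the $\varphi$ preserve the operations.

(d) Each $S^A$ is countable. If $I$ is infinite, it has $|I|$ finite subsets, so $|S_I|\le|I|$. The elements $r_i$ are pairwise distinct, because at a place with $J_p=\{i\}$ only $r_i$ is nonzero among them; so $|S_I|\ge|I|$. If $I$ is finite, $S_I=S^I\cong\prod_{p\in X}D_p$ is a finite product, countably infinite if $I\ne\emptyset$, and $\{0,1\}$ if $I=\emptyset$. $\square$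

**Lemma 5.4.** The natural order of $S$ is the pointwise order, and $S$ is a Bezout monoid.

*Proof.* If $x$ divides $y$ in $S$, it does so pointwise. Conversely let $x(p)\mid y(p)$ for all $p$, and let $A$ support $x$ and $y$. Choose $c(p)$ with $x(p)c(p)=y(p)$ for $p\in P_A$, and extend $c$ to be supported by $A$. Then $xc$ and $y$ are both supported by $A$ and agree on $P_A$, so $xc=y$. So the order is pointwise. Hence the pointwise $\wedge,\vee$, which exist in $S$ by Lemma 5.3(c), are the meet and join, and (B1), (B2) hold because they hold in each chain. For (B3), let $d=x\wedge y$, $dx_1=x$, and let $A$ support $x,y,x_1$. Choose $y_1(p)$ by (B3) in $D_p$ for $p\in P_A$, and extend to be supported by $A$. The equations $dy_1=y$ and $x_1\wedge y_1=1$ hold on $P_A$, and both sides are supported by $A$, so they hold everywhere. $\square$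

We can now state the results.

**Theorem A.** If $|I|\ge\aleph_3$, then $S_I$ is not isomorphic to the divisibility monoid of any commutative ring (Bezout or not).

**Theorem B.** If $|I|\le\aleph_2$, then $S_I$ is isomorphic to the divisibility monoid of a Bezout ring. So $S_I$ is realizable if and only if $|I|\le\aleph_2$.

**Corollary C.** (1) Realizable Bezout monoids are not closed under directed unions (with inclusions preserving $\cdot,\wedge,\vee,0,1$). (2) The class of realizable Bezout monoids is not closed under $L_{\infty\omega}$-equivalence in the language of monoids. So no first-order, or even $L_{\infty\omega}$, axioms characterize divisibility in Bezout rings.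

Theorem A with $I=\omega_3$ answers the question of Section 1. Whether *every* Bezout monoid of cardinality $\le\aleph_2$ is realizable is not determined here.

Why is $I=\{1,2,3,4\}$ not enough, when one four-element place already carries the diagram of Proposition 4.1? Because then $S_I$ is a finite product of chains, and a product ring $\prod_p V_p$ realizes it. Let us see exactly where the argument of Proposition 4.1 breaks. Let $p=(I,\mathrm{id})$. There all $r_i$ vanish, and $V_p$ is a field. The equations $\hat r_ih_{ij}=\hat e_{ij}\hat r_j$ say $0=0$ at $p$, so we may choose all $h_{ij}$ to be $0$ at $p$, and all defects vanish there. At $q'=(\{1,2\},\mathrm{id})$ we still have $[h_{12}](q')=h$, and $\varphi_{q'p}(h)=1$, but $[h_{12}](p)=0$. So $\{1,2\}$ does not support $[h_{12}]$. The element of the monoid does have a finite support, but that support contains $3$ or $4$. To run Proposition 4.1 inside $S_I$ we need four indices such that the support of every quotient and every defect formed from some of them avoids the others. That is a problem about set mappings.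

## 6. Free sets

**Definition 6.1.** For $F:[X]^n\to[X]^{<\omega}$, a set $H\subseteq X$ with $|H|=n+1$ is *free* if $x\notin F(H\setminus\{x\})$ for all $x\in H$.

For $n=1$ a free set is a pair $\{x,y\}$ with $x\notin F(\{y\})$ and $y\notin F(\{x\})$. On $X=\omega$ the mapping $F(\{m\})=\{x:x\le m\}$ has no free pair, because the smaller element always lies in $F$ of the larger. The following two facts (Kuratowski) locate the exact cardinals.

**Lemma 6.2 (K1).** If $|X|\ge\aleph_n$, every $F:[X]^n\to[X]^{<\omega}$ has a free $(n+1)$-set.

*Proof.* By induction on $n$. For $n=0$ pick $x\notin F(\emptyset)$; then $\{x\}$ is free. For $n\ge1$, start from a subset of $X$ of size $\aleph_{n-1}$ and close it under $F$. Each closing step adds at most $\aleph_{n-1}$ elements, and $\omega$ steps suffice. So there is $Y\subseteq X$ with $|Y|=\aleph_{n-1}$ and $F(s)\subseteq Y$ for all $s\in[Y]^n$. Pick $x\in X\setminus Y$. By induction, $F'(s)=F(s\cup\{x\})\cap Y$ on $[Y]^{n-1}$ has a free $n$-set $H'\subseteq Y$. Put $H=H'\cup\{x\}$. Then $x\notin F(H')$, since $F(H')\subseteq Y$. For $y\in H'$ we have $y\notin F'(H'\setminus\{y\})=F(H\setminus\{y\})\cap Y$,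 and $y\in Y$, so $y\notin F(H\setminus\{y\})$. $\square$

**Lemma 6.3 (K2).** If $|X|\le\aleph_n$, some $F:[X]^{n+1}\to[X]^{<\omega}$ has no free $(n+2)$-set.

*Proof.* For $n=0$ let $X\subseteq\omega$ and $F(\{m\})=\{x\in X:x\le m\}$. For $n\ge1$ let $X\subseteq\omega_n$. For $\alpha\in X$ we have $|X\cap\alpha|\le\aleph_{n-1}$, so by induction there is $F_\alpha:[X\cap\alpha]^n\to[X\cap\alpha]^{<\omega}$ without a free $(n+1)$-set. Put $F(s)=F_{\max s}(s\setminus\{\max s\})$. Let $|H|=n+2$ and $\alpha=\max H$. As $H\setminus\{\alpha\}$ is not free for $F_\alpha$, some $y\in H\setminus\{\alpha\}$ has $y\in F_\alpha(H\setminus\{\alpha,y\})=F(H\setminus\{y\})$. So $H$ is not free. $\square$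

We need four indices controlled by supports attached to triples. That is (K1) with $n=3$, which explains $\aleph_3$; and (K2) with $n=2$ will explain $\aleph_2$.

## 7. Theorem A: the defects at a free four-element place

Let $|I|\ge\aleph_3$, and suppose $R$ is a commutative ring whose divisibility monoid is identified with $S=S_I$. The identification respects $1$ and $0$, so $[0]=0$. Since $S$ is a lattice with pointwise operations, (1) holds at every place.

**Step 1: choosing elements of the ring.** We lift the $r_i$, the $e_{ij}$ and the quotients to $R$. Choose $\hat r_i$ with $[\hat r_i]=r_i$. An idempotent $e\in S$ lifts to an idempotent of $R$: if $e=[x]$, then $[x]=[x^2]$, so $x=x^2c$ for some $c$. Put $\hat e=xc$. Then $\hat e^2=x^2c\cdot c=xc=\hat e$ and $\hat ex=x^2c=x$, so $x$ and $\hat e$ divide each other and $[\hat e]=e$. Choose idempotents $\hat e_{ij}$ with $[\hat e_{ij}]=e_{ij}$. By (3), $\hat r_i$ divides $\hat e_{ij}\hat r_j$, so for $i<j$ there is $h_{ij}\in R$ with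
$$\hat r_ih_{ij}=\hat e_{ij}\hat r_j. \qquad\text{(4)}$$
For $i<j<k$ put $m_{ijk}=h_{ij}h_{jk}-h_{ik}$.

**Step 2: finding four independent indices.** We want each quotient and each defect to be decided by its own indices. For $i<j$ let $F(i,j)\supseteq\{i,j\}$ be a finite support of $[h_{ij}]$. For $i<j<k$ let $F(i,j,k)$ be a finite support of $[m_{ijk}]$ containing $F(i,j)\cup F(j,k)\cup F(i,k)$. Such supports exist by Lemma 5.3(a). By (K1) with $n=3$ there is $U=\{i<j<k<l\}\subseteq I$ with $x\notin F(U\setminus\{x\})$ for all $x\in U$. Hence $F(T)\cap U=T$ for every triple $T\subseteq U$. If $Q\subseteq U$ is a pair and $T,T'$ are the two triples in $U$ containing $Q$, then $Q\subseteq F(Q)\cap U\subseteq F(T)\cap F(T')\cap U=T\cap T'=Q$. So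
$$F(T)\cap U=T\ \text{ for triples},\qquad F(Q)\cap U=Q\ \text{ for pairs.} \qquad\text{(5)}$$
Let $p=(U,\tau)$, where $\tau:U\to[4]$ is the order isomorphism. Then $D_p=D_{[4]}=\{1,0\}$.

**Step 3: three defects are $0$ at $p$.** Let $T=\{a<b<c\}$ be one of $ijk,ijl,jkl$. By (4),
$$\hat r_am_{abc}=\hat e_{ab}\hat r_bh_{bc}-\hat e_{ac}\hat r_c=(\hat e_{ab}\hat e_{bc}-\hat e_{ac})\hat r_c .$$
Multiply by $g=\hat e_{ab}\hat e_{bc}\hat e_{ac}$. Since the $\hat e$'s are idempotents, $g(\hat e_{ab}\hat e_{bc}-\hat e_{ac})=g-g=0$, so $g\hat r_am_{abc}=0$. In $S$ this says $e_{ab}e_{bc}e_{ac}\,r_a\,[m_{abc}]=0$. Evaluate at $q=p|_{F(T)}$, which by (5) is $(T,\tau|_T)$. The set $\tau(T)$ is $123$, $124$ or $234$, so $D_q$ is the chain of a good triple. All $e$'s are $1$ there, and $r_a(q)=\rho$. So $\rho\,[m_{abc}](q)=0$, and therefore $[m_{abc}](q)=0$. Since $F(T)$ supports $[m_{abc}]$, we get $[m_{abc}](p)=\varphi_{qp}(0)=0$.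

**Step 4: the fourth defect is $1$ at $p$.** First we find the values of the quotients. For a pair $a<b$ in $U$ let $q'=(\{a,b\},\tau|_{\{a,b\}})$. By (4), $r_a[h_{ab}]=e_{ab}r_b$; at $q'$ this reads $r\cdot[h_{ab}](q')=rh$ in $D_{\{\tau(a),\tau(b)\}}$. So $[h_{ab}](q')=h$. Now let $q=p|_{F(i,k,l)}$, which by (5) is $(\{i,k,l\},\tau|_{\{i,k,l\}})$, so $D_q=D_{134}$. For a pair $Q\subseteq\{i,k,l\}$ we have $q|_{F(Q)}=(Q,\tau|_Q)$ by (5), and $F(Q)$ supports the quotient of $Q$. Hence its value at $q$ is the image of $h$:
$$[h_{ik}](q)=1,\qquad[h_{kl}](q)=1,\qquad[h_{il}](q)=\theta .$$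
From $h_{ik}h_{kl}=m_{ikl}+h_{il}$ and (1) we get $1\ge[m_{ikl}](q)\wedge\theta$ in the chain $D_{134}$, whose least element is $1$. As $\theta\ne1$, $[m_{ikl}](q)=1$. Since $F(i,k,l)$ supports $[m_{ikl}]$, we get $[m_{ikl}](p)=\varphi_{qp}(1)=1$.

**Step 5: contradiction.** By (2), $m_{ikl}=h_{ij}m_{jkl}+m_{ijl}-m_{ijk}h_{kl}$, so (1) gives
$$[m_{ikl}]\ \ge\ [h_{ij}m_{jkl}]\wedge[m_{ijl}]\wedge[m_{ijk}h_{kl}] .$$
At $p$ the right side is $0$ by Step 3, and $0$ is the greatest element of $D_p$. So $[m_{ikl}](p)=0$, which contradicts Step 4. This proves Theorem A. $\blacksquare$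

With $I=\omega_3$, the monoid $S_I$ is a Bezout monoid of cardinality $\aleph_3$ that is the divisibility monoid of no commutative ring: Bezout monoids do not describe divisibility in Bezout rings in the stated sense.

## 8. Theorem B: lifting the diagram with one arrow removed

Let $|I|\le\aleph_2$. The proof of Proposition 4.1 used all four arrows from triples to $[4]$. If one of them is removed, the diagram can be lifted to valuation domains, as we shall see. So for each four-element $U\subseteq I$ we shall remove one arrow $T_U\to U$. Finite supports can absorb the damage if each triple loses only finitely many arrows. (K2) provides such a choice.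

**Step 1: choosing the arrows to remove.** By (K2) with $n=2$ fix $F:[I]^3\to[I]^{<\omega}$ without a free $4$-set. So for each $4$-set $U\subseteq I$ we can choose a triple $T_U\subset U$ with $U\setminus T_U\subseteq F(T_U)$. For a triple $T$ the set
$$N(T)=\{l\notin T:T_{T\cup\{l\}}=T\}\subseteq F(T)$$
is finite. Put $N(J)=\emptyset$ if $|J|\ne3$. A pair $q\sqsubseteq p$ of places is *forbidden* if $|J_p|=4$ and $J_q=T_{J_p}$; otherwise it is *allowed*. In particular $(p,p)$ is always allowed.

**Step 2: a valuation domain at each place.** We choose valuation domains $V_p$ with divisibility monoid $D_p$, and name in each of them elements $r_t$ $(t\in\sigma_p)$ and $h_{tu}$ $(t<u$ in $\sigma_p)$ that the maps will have to preserve.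

* $\sigma_p=\emptyset$: $V_p=\mathbb Q$.
* $\sigma_p=\{t\}$: $V_p=\mathbb Q[r_t]_{(r_t)}$.
* $\sigma_p=\{t<u\}$: $V_p=\mathbb Q[h_{tu}]_{(h_{tu})}+r_t\,\mathbb Q(h_{tu})[r_t]_{(r_t)}$, and $r_u=r_th_{tu}$.
* $\sigma_p$ a good triple $t<u<w$: $V_p=\mathbb Q(h_{tu},h_{tw})[r_t]_{(r_t)}$, with $h_{uw}=h_{tw}/h_{tu}$, $r_u=r_th_{tu}$, $r_w=r_th_{tw}$.
* $\sigma_p=134$: $V_p=\mathbb Q(h_{13},h_{34})[h_{14}]_{(h_{14})}$, and all $r_t=0$.
* $\sigma_p=[4]$: with $U=J_p$, all $r_t=0$, and $V_p$ is a rational function field in independent variables depending on $\tau_p(T_U)$, as follows.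

For $\tau_p(T_U)$ equal to

* $134$: $V_p=\mathbb Q(h_{12},h_{23},h_{34})$, with $h_{13}=h_{12}h_{23}$, $h_{24}=h_{23}h_{34}$, $h_{14}=h_{12}h_{23}h_{34}$;
* $123$: $V_p=\mathbb Q(h_{12},h_{23},h_{34},h_{13})$, with $h_{24}=h_{23}h_{34}$, $h_{14}=h_{12}h_{23}h_{34}$;
* $124$: $V_p=\mathbb Q(h_{12},h_{23},h_{34},h_{14})$, with $h_{13}=h_{12}h_{23}$, $h_{24}=h_{23}h_{34}$;
* $234$: $V_p=\mathbb Q(h_{12},h_{23},h_{24},h_{34})$, with $h_{13}=h_{12}h_{23}$, $h_{14}=h_{12}h_{24}$.

The good and bad triples and the singletons give discrete valuation rings, the pairs give the ring of Section 2, and the rest are fields; so each $V_p$ has divisibility monoid $D_p$. Let $v_p:V_p\to D_p$ be the value map, normalized by $r_t\mapsto r_t$ for singletons; $r_t\mapsto r$, $h_{tu}\mapsto h$ for pairs $t<u$; $r_t\mapsto\rho$ for good triples $t<u<w$; and $h_{14}\mapsto\theta$ for the bad triple.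

**Step 3: what the four fields achieve.** When $\sigma_p=[4]$ we claim the following.

* (F1) Every $h_{tu}$ is transcendental over $\mathbb Q$.
* (F2) For every good triple $t<u<w$ different from $\tau_p(T_U)$ we have $h_{tu}h_{uw}=h_{tw}$, and $h_{tu},h_{tw}$ are algebraically independent.
* (F3) If $\tau_p(T_U)\ne134$, then $h_{13},h_{34},h_{14}$ are algebraically independent.

All named $h_{tu}$ are monomials in the variables, and monomials with linearly independent exponent vectors are algebraically independent. (F1) holds because no $h_{tu}$ is the monomial $1$. For (F2), the relation for $123$ is $h_{12}h_{23}=h_{13}$, which holds by definition in the cases $134,124,234$. The relation for $234$ is $h_{23}h_{34}=h_{24}$, which holds by definition in the cases $134,123,124$. The relation for $124$ is $h_{12}h_{24}=h_{14}$: in the cases $134$ and $123$ both sides are $h_{12}h_{23}h_{34}$, and in the case $234$ it is the definition. For independence, wherever the respective triple is not removed: $h_{12}$ and $h_{13}=h_{12}h_{23}$ are independent; $h_{23}$ and $h_{24}=h_{23}h_{34}$ are independent; and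 $h_{12}$, $h_{14}$ are independent, as $h_{14}$ is $h_{12}h_{23}h_{34}$ or $h_{12}h_{24}$, the latter with $h_{24}$ a variable. For (F3), the elements $h_{13},h_{34},h_{14}$ are
$$h_{13},\ h_{34},\ h_{12}h_{23}h_{34};\qquad h_{12}h_{23},\ h_{34},\ h_{14};\qquad h_{12}h_{23},\ h_{34},\ h_{12}h_{24}$$
in the cases $123$, $124$, $234$ respectively, each time with linearly independent exponent vectors.

**Step 4: the maps.** We now lift the arrows that were not removed.

**Lemma 8.1.** For each allowed $q\sqsubseteq p$ there is exactly one ring homomorphism $\psi_{qp}:V_q\to V_p$ with $r_a\mapsto r_a$ and $h_{ab}\mapsto h_{ab}$ $(a,b\in\sigma_q)$, and $v_p\psi_{qp}=\varphi_{qp}v_q$. If $q\sqsubseteq q'\sqsubseteq p$ and the pairs $(q,q'),(q',p),(q,p)$ are allowed, then $\psi_{qp}=\psi_{q'p}\psi_{qq'}$.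

*Proof of existence.* We go through the types.

For $q=p$ take the identity. From $\sigma_q=\emptyset$ take the inclusion of $\mathbb Q$.

From $\sigma_q=\{a\}$: the element $r_a$ of $V_p$ is either $0$ or a nonunit of the local ring $V_p\supseteq\mathbb Q$. So a polynomial in $r_a$ with nonzero constant term maps to a unit, and $\mathbb Q[r_a]_{(r_a)}$ maps to $V_p$.

From a pair $a<b$ to a good triple $t<u<w$: put $K=\mathbb Q(h_{tu},h_{tw})$. The element $h_{ab}$, one of $h_{tu}$, $h_{tw}$, $h_{tw}/h_{tu}$, lies in $K$ and is transcendental over $\mathbb Q$. The element $r_a$, which is $r_t$ or $r_th_{tu}$, is $r_t$ times an element of $K^\times$. So elements of $\mathbb Q(h_{ab})[r_a]$ with nonzero constant term map to elements of $K[r_t]$ with nonzero constant term, which are units of $K[r_t]_{(r_t)}=V_p$. Thus $\mathbb Q(h_{ab})[r_a]_{(r_a)}\supseteq V_q$ maps into $V_p$. Also $r_b=r_ah_{ab}$ goes to $r_b$, because $r_ah_{ab}=r_b$ in $V_p$; for $ab=uw$ this is $r_th_{tu}\cdot h_{tw}/h_{tu}=r_th_{tw}$.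

From a pair $a<b$ to $134$ or to $[4]$: first reduce modulo $r_a\mathbb Q(h_{ab})[r_a]_{(r_a)}$, which maps $V_q$ onto $\mathbb Q[h_{ab}]_{(h_{ab})}$ and sends $r_a,r_b$ to $0$. Then send $h_{ab}\mapsto h_{ab}$, which is transcendental over $\mathbb Q$ (by (F1) in the case of $[4]$). For $[4]$ the target is a field, so nonzero polynomials in $h_{ab}$ become invertible. For $134$ the image lies in the field $\mathbb Q(h_{13},h_{34})$ if $ab$ is $13$ or $34$, and in $\mathbb Q[h_{14}]_{(h_{14})}$ if $ab=14$.

From a good triple $t<u<w$ to $[4]$, allowed: reduce modulo $r_t$, and embed $\mathbb Q(h_{tu},h_{tw})$ into $V_p$ by the independence in (F2). By $h_{tu}h_{uw}=h_{tw}$, also $h_{uw}\mapsto h_{uw}$.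

From the bad triple to $[4]$, allowed: $V_q\subseteq\mathbb Q(h_{13},h_{34},h_{14})$, which embeds into $V_p$ by (F3).

*Proof of uniqueness.* We show that every $x\in V_q$ satisfies $xd=n$, where $n,d$ are polynomials over $\mathbb Q$ in the named elements and $d$ is a unit of $V_q$ times a power, with exponent $\ge0$, of some $h_{ab}$. For a pair, $x\in\mathbb Q(h_{ab})[r_a]_{(r_a)}$, so after clearing denominators $d$ can be taken in $\mathbb Q[h_{ab},r_a]$ and not divisible by $r_a$. Then $v_q(d)$ is a power of $h$, so $d$ is a unit times a power of $h_{ab}$. For the other types, clearing denominators gives $d$ that is a unit: an integer for $\emptyset$; a polynomial not divisible by $r_a$ for singletons; a polynomial in $h_{tu},h_{tw},r_t$ not divisible by $r_t$ for good triples; a polynomial in $h_{13},h_{34},h_{14}$ not divisible by $h_{14}$ for the bad triple; and a nonzero polynomial for $[4]$. Now a homomorphism that preserves names sends units to units and $h_{ab}$ to $h_{ab}\ne0$ in the domain $V_p$. So the image of $d$ is a nonzero element, and the image of $x$ is determined by the images of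 $n$ and $d$. Functoriality follows: $\psi_{q'p}\psi_{qq'}$ preserves the names, so it is $\psi_{qp}$.

*Proof for the values.* A nonzero element of $V_q$ is a unit times a monomial, and units map to units, so we compare values of monomials. From $\{a\}$: in a pair $t<u$ the values of $r_t$ and $r_u=r_th_{tu}$ are $r$ and $rh$; in a good triple every $r_a$ is $r_t$ times a unit and has value $\rho$; in $134$ and $[4]$ it is $0$. From a pair to a good triple: $r_a^mh_{ab}^n$ becomes $r_t^m$ times a unit, with value $\rho^m$. From a pair to $134$ or $[4]$: if $m>0$, then $r_a^mh_{ab}^n\mapsto0$, also for $n<0$, because $h_{ab}^{-n}\cdot r_a^mh_{ab}^n=r_a^m$ maps to $0$ while $h_{ab}\mapsto h_{ab}\neq0$ in a domain. If $m=0$, the image $h_{ab}^n$ has value $1$ in the field $V_p$ for $[4]$, value $1$ in $134$ when $ab$ is $13$ or $34$, and value $\theta^n$ when $ab=14$. From a good triple to $[4]$: $r_t^m\mapsto0$ for $m>0$. From the bad triple to $[4]$: $h_{14}^n$ goes to a nonzero element, of value $1$. In every case this is $\varphi_{qp}$. The cases $q=p$ and $\sigma_q=\emptyset$ are clear. $\square$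

## 9. Theorem B: the ring

We keep the choices of Section 8 and build the ring that realizes $S_I$. Its elements are families with one entry in each $V_p$, tied by the $\psi_{qp}$ up to finitely many exceptional indices at each place.

**Definition 9.1.** Let $R$ be the set of $f\in\prod_{p\in X}V_p$ such that for every $q\in X$ there is a finite $E\subseteq I\setminus J_q$ with $f(p)=\psi_{qp}(f(q))$ for all $p\sqsupseteq q$ with $J_p\cap E=\emptyset$ and $(q,p)$ allowed.

This is a subring: for two elements take the union of the sets $E$. Enlarging $E$ we may always assume $E\supseteq N(J_q)$, which is finite and disjoint from $J_q$. Then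
$$J_p\cap E=\emptyset\ \text{ implies that } (q,p) \text{ is allowed:} \qquad\text{(6)}$$
if it were forbidden, then $J_p=J_q\cup\{l\}$ with $l\in N(J_q)\subseteq E$.

The next lemma turns this local condition into something like a finite support, and shows that equations can be solved place by place.

**Lemma 9.2.** (a) For $f_1,\dots,f_n\in R$ there is a finite $A\subseteq I$ such that $f_s(p)=\psi_{p|_A,p}(f_s(p|_A))$ for all $s$ and all $p$ with $(p|_A,p)$ allowed.

(b) If $A$ is finite and $f\in\prod V_p$ satisfies $f(p)=\psi_{p|_A,p}(f(p|_A))$ whenever $(p|_A,p)$ is allowed, then $f\in R$.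

(c) If a finite system of polynomial equations with coefficients in $R$ (in finitely many unknowns) is solvable in $V_p$ at each $p$, it is solvable in $R$.

*Proof.* (a) For each $q$ choose a finite $E_q\subseteq I\setminus J_q$ with $E_q\supseteq N(J_q)$ that works for all $f_s$. Put $A_0=\emptyset$ and $A_{n+1}=A_n\cup\bigcup_{q\in P_{A_n}}E_q$. These sets are finite. Let $A=A_5$. Take $p$ with $(p|_A,p)$ allowed. In the chain $J_p\cap A_0\subseteq\dots\subseteq J_p\cap A_5$ there are five inclusions, and $|J_p|\le4$, so $J_p\cap A_n=J_p\cap A_{n+1}$ for some $n\le4$. Let $q=p|_{A_n}$ and $p'=p|_A$, so that $q\sqsubseteq p'\sqsubseteq p$ and $q\in P_{A_n}$. Then $J_p\cap E_q\subseteq J_p\cap A_{n+1}=J_q$, and $E_q\cap J_q=\emptyset$. So $J_p\cap E_q=\emptyset$, and also $J_{p'}\cap E_q=\emptyset$. By (6) the pairs $(q,p)$ and $(q,p')$ are allowed, and $(p',p)$ is allowed by assumption. Hence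
$$f_s(p)=\psi_{qp}(f_s(q))=\psi_{p'p}\psi_{qp'}(f_s(q))=\psi_{p'p}(f_s(p')).$$

(b) Given $q$, let $E=(A\setminus J_q)\cup N(J_q)$. Let $p\sqsupseteq q$ with $J_p\cap E=\emptyset$. The case $p=q$ is trivial, so let $p\ne q$. By (6), $(q,p)$ is allowed. As $J_p$ misses $A\setminus J_q$, the place $a:=p|_A$ equals $q|_A$. Since $J_q\subsetneq J_p$, we have $|J_q|\le3$, so $(a,q)$ is allowed. Suppose $(a,p)$ were forbidden. Then $|J_p|=4$, $|J_a|=3$ and $J_a\subseteq J_q\subsetneq J_p$, so $q=a$ and $(q,p)$ would be forbidden, a contradiction. So $(a,p)$ is allowed, and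
$$f(p)=\psi_{ap}(f(a))=\psi_{qp}\psi_{aq}(f(a))=\psi_{qp}(f(q)).$$

(c) Take $A$ as in (a) for the coefficients. Choose solutions in $V_p$ for $p\in P_A$ and for those $p$ with $(p|_A,p)$ forbidden. For all other $p$ transport the solution at $p|_A$ by $\psi_{p|_A,p}$. It solves the system at $p$, since by (a) the coefficients at $p$ are the images of those at $p|_A$. By (b) the unknowns so obtained lie in $R$. $\square$

**Step 5: $R$ is a Bezout ring.** For $f,g\in R$ consider the system
$$f=hx,\qquad g=hy,\qquad h=af+bg$$
in the unknowns $h,x,y,a,b$. In a valuation domain one of $f,g$ divides the other, and that one serves as $h$; so the system is solvable in every $V_p$, hence in $R$ by Lemma 9.2(c). Thus $fR+gR=hR$, and by induction every finitely generated ideal is principal.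

**Step 6: the value map lands in $S_I$.** For $f\in R$ put $v(f)(p)=v_p(f(p))$. We look for a finite support of $v(f)$. Take $A$ from Lemma 9.2(a) for $f$, and let $A'=A\cup\bigcup_{T\in[A]^3}N(T)$, a finite set that absorbs the removed arrows. Let $p\in X$ and $p'=p|_{A'}$; note $p'|_A=p|_A$.

If $(p|_A,p)$ is forbidden, then $J_p=T\cup\{l\}$ with $T=J_{p|_A}\in[A]^3$ and $l\in N(T)$. So $J_p\subseteq A'$ and $p'=p$, and there is nothing to show. If $(p|_A,p)$ is allowed, so is $(p|_A,p')$: if it were forbidden, then $|J_{p'}|=4$, so $p'=p$. Hence, by Lemma 9.2(a) at $p$ and at $p'$ and by Lemma 8.1,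
$$v(f)(p)=\varphi_{p|_A,p}\bigl(v(f)(p|_A)\bigr)=\varphi_{p'p}\varphi_{p|_A,p'}\bigl(v(f)(p|_A)\bigr)=\varphi_{p'p}\bigl(v(f)(p')\bigr).$$
So $A'$ supports $v(f)$, and $v(f)\in S_I$.

**Step 7: $v$ is onto $S_I$.** Let $A$ support $s\in S_I$. Choose $f(p)\in V_p$ with $v_p(f(p))=s(p)$ for $p\in P_A$ and for those $p$ with $(p|_A,p)$ forbidden. Elsewhere put $f(p)=\psi_{p|_A,p}(f(p|_A))$. By Lemma 9.2(b) $f\in R$. At the transported places $v(f)(p)=\varphi_{p|_A,p}(s(p|_A))=s(p)$, so $v(f)=s$.

**Step 8: $v$ sees exactly divisibility.** The map $v$ is multiplicative. We claim $f\mid g\iff v(f)\le v(g)$. The direction "$\Rightarrow$" is clear. For "$\Leftarrow$", the order of $S_I$ is pointwise, so $v_p(f(p))\le v_p(g(p))$ for each $p$, and $g=fx$ is solvable in each $V_p$, hence in $R$ by Lemma 9.2(c).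

So $fR=gR\iff v(f)=v(g)$, and $fR\mapsto v(f)$ is an isomorphism from the divisibility monoid of $R$ onto $S_I$. Together with Theorem A, $S_I$ is realizable if and only if $|I|\le\aleph_2$. This proves Theorem B. $\blacksquare$

## 10. Corollary C: directed unions and $L_{\infty\omega}$-equivalence

**Part (1).** We exhibit $S_I$ as a directed union of realizable pieces. It is the union of the sets $S^A$ over finite $A\subseteq I$, and the union is directed, because $S^A\cup S^B\subseteq S^{A\cup B}$ by Lemma 5.3(a). By Lemma 5.3(b), $S^A\cong\prod_{p\in P_A}D_p$. This is the divisibility monoid of a finite product of valuation domains (fields for $\{1,0\}$), which is a Bezout ring by Section 2. All operations are pointwise, so the inclusions preserve $\cdot,\wedge,\vee,0,1$. For $|I|\ge\aleph_3$ the union is not realizable, by Theorem A.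

**Part (2).** Recall that $L_{\infty\omega}$ extends first-order logic by conjunctions and disjunctions of arbitrary sets of formulas, with quantifiers still over finitely many variables at a time. We use Karp's theorem: two structures with a nonempty back-and-forth system of partial isomorphisms are $L_{\infty\omega}$-equivalent. Here back-and-forth means that each partial isomorphism in the system extends, within the system, to one with any prescribed further element in its domain, and to one with any prescribed further element in its range.

Let $I=\mathbb Q$ and $I'=\omega_3\times\mathbb Q$, ordered lexicographically. Both are dense without endpoints. For $I'$: between $(\alpha,x)$ and $(\beta,y)$ with $\alpha<\beta$ lies $(\alpha,x+1)$, if $\alpha=\beta$ use density of $\mathbb Q$, and $(\alpha,x\pm1)$ lie on either side of $(\alpha,x)$.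

An order isomorphism $g:A\to A'$ between finite sets $A\subseteq I$, $A'\subseteq I'$ induces a bijection $P_A\to P_{A'}$, $(J,\tau)\mapsto(g(J),\tau g^{-1})$, which preserves the sets $\sigma_p$. By Lemma 5.3(b) it induces an isomorphism $g_*:S_I^A\cong S_{I'}^{A'}$. If $g\subseteq g'$ with $g':B\to B'$, then $g_*\subseteq g'_*$. Indeed, for $s\in S_I^A$ and $p\in P_B$ the value of $g'_*(s)$ at $g'(p)$ is $s(p)=\varphi_{p|_A,p}(s(p|_A))$, and $g'(p)|_{A'}=g(p|_A)$. So $g'_*(s)$ and $g_*(s)$ agree on $P_{B'}$; both are supported by $B'$, so they are equal.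

Now let $g:A\to A'$ and $s\in S_I$ be given. Choose a finite $B\supseteq A$ supporting $s$, and extend $g$ to $B$ one element at a time, using that $I'$ is dense without endpoints. The extension $g'$ gives $g'_*\supseteq g_*$ with $s$ in its domain. The other direction is symmetric. So the maps $g_*$, starting with $g=\emptyset$, form a nonempty back-and-forth system, and $S_I\equiv_{\infty\omega}S_{I'}$ by Karp's theorem. But $S_{\mathbb Q}$ is realizable by Theorem B, while $S_{I'}$ is not, by Theorem A, since $|I'|=\aleph_3$. A class defined by $L_{\infty\omega}$ axioms, and in particular one defined by first-order axioms, is closed under $L_{\infty\omega}$-equivalence; so no such axioms characterize divisibility in Bezout rings. $\blacksquare$
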